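\title{The logarithm in the power bound for Ritt operators is sharp}

\begin{abstract}
Let $T$ be a bounded operator on a complex Banach space with spectrum in the closed unit disc and with $C=\sup_{|z|>1}\|(z-1)(zI-T)^{-1}\|<\infty$. Bakaev's estimate gives $\sup_n\|T^n\|\le KC\log(1+C)$ with an absolute constant $K$. We show that this growth is sharp, already on spaces of dimension at most $C+3$. More precisely, the largest possible value of $\|T^n\|$ on spaces of dimension $N\ge2$ is comparable to $C\log(1+\min(n,N,C))$, with absolute constants. The extremal operators are diagonal matrices, and the norm is built from the orbit of one vector under products of resolvents.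
\end{abstract}

\section{The question and the results}\label{sec:intro}

All spaces are complex and nonzero. For a bounded operator $T$ on a Banach space $X$ we write $\sigma(T)$ for its spectrum and $R(z,T)=(zI-T)^{-1}$ for its resolvent, and $\mathbb D$ is the open unit disc. If $\|T^n\|\le L$ for all $n\ge0$, the Neumann series $R(z,T)=\sum_{k\ge0}z^{-k-1}T^k$ gives $\|R(z,T)\|\le L/(|z|-1)$ for $|z|>1$, a bound that lets the resolvent blow up at every point of the unit circle. The following condition lets it blow up at the point $1$ only.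

\begin{definition}
The operator $T$ is a \emph{Ritt operator} if $\sigma(T)\subset\overline{\mathbb D}$ and
\[
C(T)=\sup_{|z|>1}\|(z-1)R(z,T)\|<\infty .
\]
The number $C(T)$ is the \emph{Ritt constant} of $T$.
\end{definition}

Since $(z-1)R(z,T)\to I$ as $z\to\infty$, we always have $C(T)\ge1$. The powers of a Ritt operator are bounded in terms of $C(T)$ alone: by Bakaev's theorem \cite{bakaev} there is an absolute constant $K_0$ such that every Ritt operator with $C(T)=C$ satisfies
\begin{equation}\label{eq:bakaev}
\sup_{n\ge1}\|T^n\|\le K_0\,C\log(1+C).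
\end{equation}
The problem posed in \cite{problem} asks whether this dependence on $C$ is optimal, and what happens in finite dimensions. Precisely: is there an absolute constant $c>0$ such that, for arbitrarily large $C$, some Ritt operator with constant $C$ has $\sup_n\|T^n\|\ge c\,C\log(1+C)$? And does this remain true if the space must be finite-dimensional, with $c$ independent of the dimension? The answer to both questions is yes.

\begin{theorem}\label{thm:A}
There is an absolute constant $c>0$ with the following property. For every $C\ge7$ there are a normed space $X$ with $\dim X\le C+3$ and a Ritt operator $T$ on $X$ with $C(T)=C$ such that $\sup_n\|T^n\|\ge c\,C\log(1+C)$.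
\end{theorem}

The dimension in Theorem~\ref{thm:A} grows with $C$, and it has to. To make this precise, for integers $n\ge1$, $N\ge2$ and real $C\ge1$ let $P(n,N,C)$ be the supremum of $\|T^n\|$ over all Ritt operators $T$ with $C(T)=C$ on all $N$-dimensional normed spaces.

\begin{theorem}\label{thm:B}
There are absolute constants $c,K>0$ such that for all $n\ge1$, $N\ge2$ and $C\ge1$,
\[
c\,C\log(1+\min(n,N,C))\le P(n,N,C)\le K\,C\log(1+\min(n,N,C)).
\]
\end{theorem}

The case $N=1$ is excluded because there $|T^n|\le1$ whatever $C$ is. Taking the supremum over $n$, the sharp order of $\sup_n\|T^n\|$ in dimension $N\ge2$ is $C\log(1+\min(N,C))$. For fixed $N$ this is linear in $C$ as $C\to\infty$, with slope comparable to $\log(1+N)$. On the other hand, if $N\ge C^\varepsilon$ with $0<\varepsilon\le1$, then $\log(1+\min(N,C))\ge\varepsilon\log(1+C)$ because $(1+C)^\varepsilon\le1+C^\varepsilon$, and the order $C\log(1+C)$ is reached.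

We prove the upper bounds first (Section~\ref{sec:upper}), because their proof shows where a logarithm can come from. The lower bound is then transferred to a half-plane (Section~\ref{sec:halfplane}), reduced to a family of scalar inequalities (Section~\ref{sec:norm}) and obtained from an explicit solution of these inequalities (Section~\ref{sec:construction}). The upper bound uses two results from the literature, \eqref{eq:bakaev} and a theorem of Spijker; the lower bound is self-contained.

\section{Dimensions one and two}\label{sec:small}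

\begin{lemma}\label{lem:scalar}
For $|\lambda|<1$,
\[
\sup_{|z|>1}\Big|\frac{z-1}{z-\lambda}\Big|=\frac{2|1-\lambda|}{1-|\lambda|^2}.
\]
\end{lemma}

\begin{proof}
The M\"obius map $w\mapsto z=(w+\lambda)/(1+\bar\lambda w)$ sends $\mathbb D$ onto itself, hence also $\{|w|>1\}\cup\{\infty\}$ onto itself. From $z-\lambda=w(1-|\lambda|^2)/(1+\bar\lambda w)$ and $z-1=\big(w(1-\bar\lambda)-(1-\lambda)\big)/(1+\bar\lambda w)$ we get
\[
\frac{z-1}{z-\lambda}=\frac{(1-\bar\lambda)-(1-\lambda)/w}{1-|\lambda|^2},
\]
and the supremum of the modulus over $|w|>1$ is the stated value.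
\end{proof}

The supremum equals $1$ for $\lambda=1$ and is infinite for the other points of the unit circle. Since $\|R(z,T)\|\ge1/|z-\lambda|$ for $\lambda\in\sigma(T)$, every $\lambda\in\sigma(T)\setminus\{1\}$ of an operator with $C(T)=C$ satisfies $|\lambda|<1$ and $2|1-\lambda|\le C(1-|\lambda|^2)$. Writing $\lambda=1-re^{i\varphi}$, this reads $\cos\varphi\ge1/C+r/2$. So the spectrum can approach the unit circle only at $1$ and only inside a sector of half-angle $\arccos(1/C)$: a large $C$ permits a nearly tangential approach.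

The location of the spectrum alone does not make powers large: a diagonal matrix with entries in $\overline{\mathbb D}$ has powers of norm at most $1$ on $\ell^\infty_N$, the space $\mathbb C^N$ with the maximum norm. Large powers need eigenvectors that are nearly parallel in the norm of the space. The simplest instance is a skew projection. Recall that the operator norm of a matrix on $\ell^\infty_N$ is the largest of the sums of moduli along its rows.

\begin{lemma}\label{lem:two}
For $C\ge1$ define $E_C$ on $\ell^\infty_2$ by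
\[
E_C=\begin{pmatrix}1&C-1\\0&0\end{pmatrix}\ \ (C\ge2),\qquad
E_C=\begin{pmatrix}1&0\\0&\frac2C-1\end{pmatrix}\ \ (1\le C<2).
\]
Then $C(E_C)=C$. For all $n\ge1$ we have $\|E_C^n\|=C$ if $C\ge2$ and $\|E_C^n\|=1$ if $C<2$; in both cases $\|E_C^n\|\ge C/2$.
\end{lemma}

\begin{proof}
Let $C\ge2$ and $E=E_C$. Then $E^2=E$, so $\|E^n\|=\|E\|=C$ and $R(z,E)=\frac1{z-1}E+\frac1z(I-E)$. With $u=1/z$,
\[
(z-1)R(z,E)=I-u(I-E)=\begin{pmatrix}1&u(C-1)\\0&1-u\end{pmatrix},
\]
which has norm $\max(1+|u|(C-1),|1-u|)$. The supremum over $0<|u|<1$ is $\max(C,2)=C$.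

For $C=1$ we have $E_C=I$. For $1<C<2$ put $\lambda=\frac2C-1\in(0,1)$. The powers have norm $1$, and by Lemma~\ref{lem:scalar} the Ritt constant is $\max(1,2/(1+\lambda))=C$.
\end{proof}

We shall combine operators by $\ell^\infty$-sums: on $X_1\oplus X_2$ with the norm $\max(\|x_1\|,\|x_2\|)$, the powers and the resolvent of $T_1\oplus T_2$ act blockwise, so
\begin{equation}\label{eq:sum}
\|(T_1\oplus T_2)^n\|=\max_i\|T_i^n\|,\qquad C(T_1\oplus T_2)=\max_iC(T_i).
\end{equation}
As $C(I)=1$, adding an identity summand raises the dimension and keeps the Ritt constant.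

By Lemma~\ref{lem:two} and \eqref{eq:bakaev} the true growth lies between $C$ and $C\log(1+C)$. It is tempting to guess the lower of the two: as the next section shows, a logarithm appears when one takes absolute values in an oscillating integral, and such losses can be spurious. Theorem~\ref{thm:B} says that the guess is right in each fixed dimension and wrong uniformly in the dimension.

\section{Upper bounds from the Cauchy integral}\label{sec:upper}

We use the following estimate for the length of the image of a circle under a rational function.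

\begin{theorem}[Spijker \cite{spijker}]\label{thm:spijker}
Let $r$ be a rational function whose numerator and denominator have degree at most $s$, without poles on a circle $\Gamma$. Then $\int_\Gamma|r'(z)|\,|dz|\le2\pi s\max_\Gamma|r|$.
\end{theorem}

\begin{proposition}\label{prop:upper}
Let $T$ be a Ritt operator on $X$ with $C(T)=C$, and let $n\ge1$.
\begin{enumerate}
\item[(i)] $\|T^n\|\le8\,C\log(1+n)$.
\item[(ii)] If $\dim X=N<\infty$, then $\|T^n\|\le26\,C\log(1+N)$.
\end{enumerate}
\end{proposition}

\begin{proof}
Fix $x\in X$ and $x^*\in X^*$ of norm one; by the Hahn--Banach theorem it suffices to bound $|x^*(T^nx)|$. Put $G(z)=(z-1)\,x^*(R(z,T)x)$, so that $|G(z)|\le C$ for $|z|>1$, and let $\rho=1+\frac1n$. The spectral radius of $T$ is at most $1$, so the Neumann series converges uniformly on $|z|=\rho$, and integrating it term by term gives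
\begin{equation}\label{eq:cauchy}
x^*(T^nx)=\frac1{2\pi i}\oint_{|z|=\rho}\frac{z^nG(z)}{z-1}\,dz .
\end{equation}
The radius is chosen so that $z^n$ stays bounded: $\rho^{n+1}\le4$ and $\rho\le2$. For $z=\rho e^{i\theta}$ with $|\theta|\le\pi$ we have $|z-1|^2=(\rho-1)^2+4\rho\sin^2\frac\theta2$, hence
\begin{equation}\label{eq:dist}
|z-1|\ge\max\Big(\frac1n,\frac{2|\theta|}\pi\Big).
\end{equation}
Take absolute values in \eqref{eq:cauchy} on the arc $|\theta|\le\theta_0$, where $\frac1n\le\theta_0\le\pi$, and use the first bound of \eqref{eq:dist} for $|\theta|\le\frac1n$ and the second one beyond. The contribution of this arc is at most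
\begin{equation}\label{eq:arc}
\frac{4C}{2\pi}\cdot2\Big(1+\int_{1/n}^{\theta_0}\frac{\pi}{2\theta}\,d\theta\Big)=C\Big(\frac4\pi+2\log(n\theta_0)\Big).
\end{equation}

(i) Take $\theta_0=\pi$. Since $\frac4\pi+2\log\pi<3.6<6\log2\le6\log(1+n)$, the bound \eqref{eq:arc} is at most $8C\log(1+n)$.

(ii) If $N\ge n$, part (i) suffices. Let $N<n$. To remove the dependence on $n$ we must use the oscillation of $z^n$ away from $z=1$. An integration by parts gains a factor $1/n$ and costs the total variation of $G$, which is of order $NC$ by Theorem~\ref{thm:spijker}. On the arc $|\theta|\ge\theta_0$ the net effect is of order $NC/(n\theta_0)$, and this is of order $C$ for the choice $\theta_0=N/n<1$, which we now make. By \eqref{eq:arc} the arc $|\theta|\le\theta_0$ contributes at most $C(\frac4\pi+2\log N)$. On the complementary arc $J$,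
\[
\int_J\frac{z^nG}{z-1}\,dz=\Big[\frac{z^{n+1}}{n+1}\,\frac{G}{z-1}\Big]_{\partial J}-\int_J\frac{z^{n+1}}{n+1}\,\frac{G'}{z-1}\,dz+\int_J\frac{z^{n+1}}{n+1}\,\frac{G}{(z-1)^2}\,dz ,
\]
and on $J$ we have $|z^{n+1}/(n+1)|\le4/n$ and $1/|z-1|\le\pi n/(2N)$. The two boundary terms together are at most $2\cdot\frac4n\cdot C\cdot\frac{\pi n}{2N}=4\pi C/N$. The last integral is at most
\[
\frac4n\cdot C\cdot2\rho\int_{\theta_0}^\infty\frac{\pi^2}{4\theta^2}\,d\theta\le\frac{4\pi^2C}{N}.
\]
The middle term is the only place where the dimension enters. By Cramer's rule $x^*(R(z,T)x)=p(z)/q(z)$, where $q$ is the characteristic polynomial of $T$ and $\deg p\le N-1$. So $G=(z-1)p/q$ has numerator and denominator of degree at most $N$ and no pole on $|z|=\rho$, and Theorem~\ref{thm:spijker} bounds the middle term by $\frac4n\cdot\frac{\pi n}{2N}\cdot2\pi NC=4\pi^2C$. Dividing the three bounds by $2\pi$ and adding the first arc,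
\[
|x^*(T^nx)|\le C\Big(\frac4\pi+2\log N+\frac2N+\frac{2\pi}N+2\pi\Big)\le C(16+2\log N).
\]
Finally $16<24\log2\le24\log(1+N)$.
\end{proof}

The logarithm in (ii) comes from the angles $1/n\le|\theta|\le N/n$. To turn it into a lower bound we need an operator for which $z^nG(z)/(z-1)$ does not cancel over such a range, so $G$ itself has to oscillate in step with $z^n$, changing sign when $\theta$ advances by $\pi/n$. This calls for eigenvalues of $T$ near the points $1+(-1+i\pi j)/n$, $j=0,1,2,\dots$. It is convenient to magnify this picture by the factor $n$.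

\section{From the disc to the half-plane}\label{sec:halfplane}

After magnification the exterior of the disc becomes the right half-plane, and the Ritt condition becomes the bound $\|\zeta R(\zeta,A)\|\le C_0$ for $\operatorname{Re}\zeta>0$. This bound is invariant under $A\mapsto hA$ for $h>0$, since $\zeta R(\zeta,hA)=(\zeta/h)R(\zeta/h,A)$. One operator $A$ therefore yields Ritt operators at all scales, at the cost of an additive constant.

\begin{lemma}\label{lem:transfer}
Let $A$ be an operator on a finite-dimensional normed space with $\sigma(A)\subset\{\operatorname{Re}\mu\le0\}$ and $\|\zeta R(\zeta,A)\|\le C_0$ for $\operatorname{Re}\zeta>0$. Let $h>0$ and $T=(I-hA)^{-1}$. Then $T$ is a Ritt operator with $C(T)\le C_0+2$.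
\end{lemma}

\begin{proof}
For $\mu\in\sigma(A)$ we have $|1-h\mu|\ge1-h\operatorname{Re}\mu\ge1$, so $T$ is well defined and $\sigma(T)=\{(1-h\mu)^{-1}:\mu\in\sigma(A)\}\subset\overline{\mathbb D}$. For $|z|>1$ put $\zeta=(1-1/z)/h$, so that $\operatorname{Re}\zeta>0$ and $z-1=zh\zeta$. Then $zI-T=\big((z-1)I-zhA\big)(I-hA)^{-1}=zh(\zeta I-A)(I-hA)^{-1}$, and therefore
\[
(z-1)R(z,T)=(I-hA)\,\zeta R(\zeta,A)=\big[(1-h\zeta)I+h(\zeta I-A)\big]\zeta R(\zeta,A)=\frac1z\,\zeta R(\zeta,A)+\Big(1-\frac1z\Big)I .
\]
The norm is at most $C_0+2$.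
\end{proof}

With $h=1/n$ we get $T^n=(I-\frac1nA)^{-n}$, which tends to $e^A$ as $n\to\infty$. The task is now to find $A$ with resolvent bound $C_0$ and $\|e^A\|$ of order $C_0\log C_0$. The counterpart of Lemma~\ref{lem:scalar} tells us where the eigenvalues may lie.

\begin{lemma}\label{lem:halfscalar}
If $\operatorname{Re}\lambda<0$, then $\displaystyle\sup_{\operatorname{Re}\zeta>0}\Big|\frac\zeta{\zeta-\lambda}\Big|=\frac{|\lambda|}{|\operatorname{Re}\lambda|}$.
\end{lemma}

\begin{proof}
We have $|1-\lambda/\zeta|=|\lambda|\,|1/\lambda-1/\zeta|$. As $\zeta$ runs through the right half-plane, so does $1/\zeta$, and the distance from $1/\lambda$ to the right half-plane is $|\operatorname{Re}(1/\lambda)|=|\operatorname{Re}\lambda|/|\lambda|^2$.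
\end{proof}

\section{A norm adapted to the resolvent}\label{sec:norm}

We take $A$ diagonal with distinct eigenvalues and look for a norm in which all the operators $\zeta R(\zeta,A)/C_0$ are contractions while $e^A$ is large. Suppose that in such a norm a vector $x$ and a functional $x^*$ have norm at most $1$. The unit ball then contains all images of $x$ under products of these contractions, and $|x^*|\le1$ on them. The next lemma says that this necessary condition is also sufficient: take the smallest absolutely convex set containing the images as the unit ball. Recall that a set $B$ is \emph{absolutely convex} if $\alpha u+\beta v\in B$ whenever $u,v\in B$ and $|\alpha|+|\beta|\le1$, and that its \emph{gauge} is $p(v)=\inf\{t>0:v\in tB\}$. If $B$ contains a neighborhood of $0$, then $p$ is a finite seminorm.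

\begin{lemma}\label{lem:norm}
Let $\lambda_0,\dots,\lambda_M$ be distinct numbers with $\operatorname{Re}\lambda_j<0$, let $c_0,\dots,c_M\in\mathbb C$, and let $C_0\ge\max_j|\lambda_j|/|\operatorname{Re}\lambda_j|$. Suppose that for all $k\ge0$ and all $\zeta_1,\dots,\zeta_k$ with $\operatorname{Re}\zeta_i>0$,
\begin{equation}\label{eq:moments}
\Big|\sum_{j=0}^Mc_j\prod_{i=1}^k\frac{\zeta_i}{\zeta_i-\lambda_j}\Big|\le C_0^{\,k},
\end{equation}
the empty product being $1$. Then there is a norm on $V=\mathbb C^{M+1}$ in which $A=\operatorname{diag}(\lambda_0,\dots,\lambda_M)$ satisfies $\|\zeta R(\zeta,A)\|\le C_0$ for $\operatorname{Re}\zeta>0$, and in which every diagonal matrix $S=\operatorname{diag}(s_0,\dots,s_M)$ satisfies $\|S\|\ge|\sum_jc_js_j|$.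
\end{lemma}

\begin{proof}
Let $x=(1,\dots,1)$, $x^*(v)=\sum_jc_jv_j$ and $U_\zeta=\zeta R(\zeta,A)/C_0$. Let $B$ be the absolutely convex hull of the set $\Omega$ of all vectors $U_{\zeta_1}\cdots U_{\zeta_k}x$ with $k\ge0$, $\operatorname{Re}\zeta_i>0$, and let $p$ be its gauge.

\emph{$p$ is finite.} If a functional $v\mapsto\sum_ja_jv_j$ vanishes on all $U_\zeta x$, then the rational function $\sum_ja_j/(\zeta-\lambda_j)$ vanishes on a half-plane, hence identically, and its residues $a_j$ are zero because the $\lambda_j$ are distinct. So $\Omega$ contains a basis of $V$, and the absolutely convex hull of a basis is a neighborhood of $0$.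

\emph{$p$ is a norm.} By Lemma~\ref{lem:halfscalar} and the assumption on $C_0$, the entries of each diagonal matrix $U_\zeta$ have modulus at most $1$. Hence $\Omega$ and $B$ lie in the unit ball of the maximum norm, and $p(v)\ge\max_j|v_j|$.

\emph{The bounds.} Since $U_\zeta\Omega\subset\Omega$, we have $U_\zeta B\subset B$, so $p(U_\zeta v)\le p(v)$. Condition \eqref{eq:moments} says that $|x^*|\le1$ on $\Omega$, hence on $B$, so $|x^*(v)|\le p(v)$ for all $v$. Also $p(x)\le1$ because $x\in\Omega$. Therefore $|\sum_jc_js_j|=|x^*(Sx)|\le p(Sx)\le\|S\|$.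
\end{proof}

The problem is now scalar: make $|\sum_jc_je^{\lambda_j}|$ large subject to \eqref{eq:moments}. Two eigenvalues already show how the constraints for different $k$ behave.

\begin{example}\label{ex:two}
Let $C_0\ge5$, $\lambda_0=-1$, $\lambda_1=-1+i\pi$, $c_0=C_0/\pi$, $c_1=-C_0/\pi$. Here $|\lambda_1|=(1+\pi^2)^{1/2}<3.3\le C_0$. For $k=0$ the sum in \eqref{eq:moments} is $0$. For $k=1$ it is
\[
\frac{C_0}\pi\Big(\frac\zeta{\zeta+1}-\frac\zeta{\zeta+1-i\pi}\Big)=-iC_0\,\frac{\zeta}{\zeta+1}\cdot\frac1{\zeta+1-i\pi},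
\]
and both fractions on the right have modulus at most $1$. For $k\ge2$ no cancellation is needed: by Lemma~\ref{lem:halfscalar} the sum is at most
\[
\frac{C_0}\pi\big(1+|\lambda_1|^k\big)\le\frac{C_0}\pi\,(2+\pi^2)\,|\lambda_1|^{k-2}\le4\,C_0^{\,k-1}\le C_0^{\,k}.
\]
Since $e^{\lambda_0}=1/e$ and $e^{\lambda_1}=-1/e$, Lemma~\ref{lem:norm} gives $\|e^A\|\ge2C_0/(\pi e)$.
\end{example}

The condition for $k=0$ forces coefficients of size $C_0$ to cancel. The condition for $k=1$ fixes their size. The conditions for $k\ge2$ have room to spare, because the coefficients are linear in $C_0$ and the right side is at least quadratic. Finally, the spacing $i\pi$ of the eigenvalues turns the coefficients that cancel in the resolvent into terms that add up in the exponential.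

\section{Alternating harmonic weights}\label{sec:construction}

We continue the example with $\lambda_j=-1+i\pi j$ for $0\le j\le M$. Since $e^{\lambda_j}=(-1)^j/e$, coefficients of sign $(-1)^j$ give $\sum_jc_je^{\lambda_j}=\frac1e\sum_j|c_j|$. For $\zeta$ near $i\pi j$ the $j$-th term of \eqref{eq:moments} with $k=1$ has modulus close to $\pi j|c_j|$, so the natural size is $|c_j|\approx C_0/j$, and the sum of the $|c_j|$ is then of order $C_0\log M$. The coefficient $c_0$ is left free to arrange $\sum_jc_j=0$. The number of eigenvalues is limited by $C_0$: Lemma~\ref{lem:halfscalar} shows that $\|\zeta R(\zeta,A)\|\le C_0$ forces $\pi M\le|\lambda_M|\le C_0$ in any norm. We write $H_M=\sum_{j=1}^M\frac1j$, so that $\log(M+1)\le H_M\le M$.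

\begin{proposition}\label{prop:main}
Let $M\ge1$ be an integer and $C_0\ge5M$. There are a norm on $\mathbb C^{M+1}$ and an operator $A$ with $\sigma(A)\subset\{\operatorname{Re}\mu<0\}$ such that $\|\zeta R(\zeta,A)\|\le C_0$ for $\operatorname{Re}\zeta>0$ and, for every integer $n\ge44M^2$,
\[
\big\|(I-\tfrac1nA)^{-n}\big\|\ge\tfrac1{104}\,C_0\log(M+1).
\]
\end{proposition}

\begin{proof}
Let $\kappa=\frac1{27}$, $\lambda_j=-1+i\pi j$ for $0\le j\le M$, and
\[
c_j=\kappa C_0\frac{(-1)^j}j\quad(1\le j\le M),\qquad c_0=\kappa C_0s,\qquad s=-\sum_{j=1}^M\frac{(-1)^j}j .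
\]
The number $s=1-\frac12+\frac13-\cdots$ lies in $[\frac12,1]$. For $j\ge1$ we have $|\lambda_j|^2=1+\pi^2j^2\le11j^2$, and $|\lambda_0|=1$. Hence
\begin{equation}\label{eq:size}
|\lambda_j|^2\le11M^2\le C_0^2\quad(0\le j\le M),\qquad|\lambda_j|^2/j\le11M\quad(1\le j\le M).
\end{equation}
As $|\operatorname{Re}\lambda_j|=1$, the assumption on $C_0$ in Lemma~\ref{lem:norm} holds; this is the first use of $C_0\ge5M$.

For $\operatorname{Re}\zeta>0$ put $b_j=b_j(\zeta)=1/(\zeta-\lambda_j)$, so that $\zeta b_j=1+\lambda_jb_j$. With $y=\operatorname{Im}\zeta$ we have $|b_j|^2\le1/(1+(y-\pi j)^2)\le1$. Among the points $\pi j$, $j\in\mathbb Z$, take out one nearest to $y$; on each side, the $l$-th remaining point is at distance at least $\pi(l-\frac12)$ from $y$. Since $\sum_{l\ge1}(l-\frac12)^{-2}=\pi^2/2$,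
\begin{equation}\label{eq:square}
\sum_{j=0}^M|b_j|^2\le1+2\sum_{l\ge1}\frac1{\pi^2(l-\frac12)^2}=2 .
\end{equation}

\emph{Condition \eqref{eq:moments} for $k=0$} holds because $\sum_jc_j=0$.

\emph{The case $k=1$.} Since $\sum_jc_j=0$, we have $\sum_jc_j\zeta b_j=\sum_jc_j\lambda_jb_j$. Using $\lambda_0=-1$ and $\lambda_j/j=i\pi-1/j$,
\begin{equation}\label{eq:k1}
\frac1{\kappa C_0}\sum_{j=0}^Mc_j\zeta b_j=-sb_0-\sum_{j=1}^M\frac{(-1)^j}jb_j+i\pi\sum_{j=1}^M(-1)^jb_j .
\end{equation}
The first term has modulus at most $1$. By the Cauchy--Schwarz inequality and \eqref{eq:square} the second has modulus at most $(\pi^2/6)^{1/2}2^{1/2}<2$. The third term is the heart of the proof. The moduli $|b_j|$ decay only like $1/|y-\pi j|$, so the triangle inequality could lose a factor $\log M$, which is exactly what we want to gain. The signs prevent this. The partial sums $S_j=\sum_{l=1}^j(-1)^l$ lie in $\{-1,0\}$, and summation by parts gives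
\[
\sum_{j=1}^M(-1)^jb_j=S_Mb_M+\sum_{j=1}^{M-1}S_j(b_j-b_{j+1}).
\]
Now $b_j-b_{j+1}=(\lambda_j-\lambda_{j+1})b_jb_{j+1}=-i\pi b_jb_{j+1}$, and $\sum_{j<M}|b_jb_{j+1}|\le2$ by Cauchy--Schwarz and \eqref{eq:square}. So the alternating sum has modulus at most $1+2\pi$, and the right side of \eqref{eq:k1} has modulus at most $3+\pi(1+2\pi)<27=1/\kappa$.

\emph{The case $k\ge2$.} By Lemma~\ref{lem:halfscalar} and \eqref{eq:size}, each factor $\zeta_ib_j(\zeta_i)$ with $i\ge3$ has modulus at most $C_0$. Applying Cauchy--Schwarz with weights $|c_j|$ to the two remaining factors, we see that it suffices to prove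
\[
Q(\zeta)=\sum_{j=0}^M|c_j|\,|\zeta b_j|^2\le C_0^2\qquad(\operatorname{Re}\zeta>0).
\]
The term $j=0$ is at most $\kappa C_0$, since $|\zeta/(\zeta+1)|\le1$. For $j\ge1$ we use $|\zeta b_j|^2\le2+2|\lambda_j|^2|b_j|^2$. With \eqref{eq:size} and \eqref{eq:square},
\[
Q(\zeta)\le\kappa C_0\Big(1+2H_M+22M\sum_{j=1}^M|b_j|^2\Big)\le\kappa C_0(1+2M+44M)\le47\kappa C_0M .
\]
The second use of $C_0\ge5M$ gives $Q(\zeta)\le10\kappa C_0^2\le C_0^2$.

Lemma~\ref{lem:norm} now provides the norm for $A=\operatorname{diag}(\lambda_0,\dots,\lambda_M)$.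

\emph{The lower bound.} We compare $(1-\lambda_j/n)^{-n}$ with $e^{\lambda_j}$; the hypothesis $n\ge44M^2$ ensures that the alternation of signs survives up to $j=M$. By \eqref{eq:size}, $|\lambda_j|^2\le n/4$, and so $|\lambda_j|/n\le\frac12$. The series $-\log(1-w)=\sum_{l\ge1}w^l/l$ gives $(1-\lambda_j/n)^{-n}=e^{\lambda_j}e^{\eta_j}$ with
\[
|\eta_j|=\Big|\sum_{l\ge2}\frac{\lambda_j^{\,l}}{l\,n^{l-1}}\Big|\le\frac{|\lambda_j|^2}{2n}\sum_{l\ge0}2^{-l}=\frac{|\lambda_j|^2}n\le\frac14 .
\]
Hence $\operatorname{Re}e^{\eta_j}\ge1-|e^{\eta_j}-1|\ge1-(e^{1/4}-1)>0.71$. The numbers $c_0e^{\lambda_0}=\kappa C_0s/e$ and $c_je^{\lambda_j}=\kappa C_0/(ej)$ are positive, so Lemma~\ref{lem:norm} yields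
\[
\big\|(I-\tfrac1nA)^{-n}\big\|\ge\sum_{j=0}^Mc_je^{\lambda_j}\operatorname{Re}e^{\eta_j}\ge\frac{0.71}{27e}\,C_0(s+H_M)\ge\frac{C_0\log(M+1)}{104}.\qedhere
\]
\end{proof}

\begin{remark}
The signs are needed in the case $k=1$. Without them the third term of \eqref{eq:k1} would be $i\pi\sum_{j=1}^Mb_j$. As $\zeta\to i\pi(M+1)$ it tends to $\sum_{l=1}^Mi\pi/(1+i\pi l)$, whose real part is $\sum_{l=1}^M\pi^2l/(1+\pi^2l^2)\ge0.9\,H_M$.
\end{remark}

\section{Proofs of the theorems}\label{sec:proofs}

The number $M$ in Proposition~\ref{prop:main} is limited by the dimension, by the resolvent constant and by the square root of the power. These three limits produce the minimum in Theorem~\ref{thm:B}; the square root costs only a constant factor in the logarithm.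

\begin{proposition}\label{prop:lower}
Let $n\ge1$, $N\ge2$, $C\ge1$ and $m=\min(n,N,C)$. There is a Ritt operator $T$ with $C(T)=C$ on an $N$-dimensional normed space such that $\|T^n\|\ge\frac1{1500}\,C\log(1+m)$.
\end{proposition}

\begin{proof}
\emph{Case 1: $N\ge4$, $C\ge7$ and $n\ge44$.} Let
\[
M=\min\Big(N-3,\ \Big\lfloor\frac{C-2}5\Big\rfloor,\ \Big\lfloor\sqrt{n/44}\Big\rfloor\Big)\ge1,\qquad C_0=C-2 .
\]
Then $C_0\ge5M$ and $n\ge44M^2$. Take $A$ from Proposition~\ref{prop:main} and put $T_1=(I-\frac1nA)^{-1}$. By Lemma~\ref{lem:transfer}, $C(T_1)\le C$. This is only an inequality, while we need the constant to be exactly $C$; adding the summand $E_C$ of Lemma~\ref{lem:two} repairs this at the cost of two dimensions. Let $T=T_1\oplus E_C\oplus I$, where $I$ is the identity on a space of dimension $N-M-3\ge0$ (omitted if this is zero). By \eqref{eq:sum}, $C(T)=C$, and since $C-2\ge\frac57C$,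
\[
\|T^n\|\ge\frac{C-2}{104}\log(M+1)\ge\frac{5C}{728}\log(M+1).
\]
It remains to compare $M$ with $m$. We have $N-3\ge N/4$ and, using $\lfloor t\rfloor\ge t/2$ for $t\ge1$, also $\lfloor\frac{C-2}5\rfloor\ge\frac{C-2}{10}\ge\frac C{14}$ and $\lfloor\sqrt{n/44}\rfloor\ge\frac12\sqrt{n/44}\ge\sqrt n/14$. Each of these three lower bounds is at least $\sqrt m/14$, because $m\ge1$. Thus $m\le196M^2$ and
\[
1+m\le1+196M^2\le2^8(1+M)^2\le(1+M)^{10}.
\]
Therefore $\|T^n\|\ge\frac5{7280}C\log(1+m)\ge\frac1{1500}C\log(1+m)$.

\emph{Case 2: $N\le3$, or $C<7$, or $n<44$.} Then $m<44$ and $\log(1+m)<4$, so linear growth in $C$ is enough. Let $T$ be the sum of $E_C$ and an identity of dimension $N-2$; here $N\ge2$ is used. By Lemma~\ref{lem:two} and \eqref{eq:sum}, $C(T)=C$ and $\|T^n\|\ge C/2\ge\frac18C\log(1+m)$.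
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $C\ge7$, $N=\lceil C\rceil+2\le C+3$, and let $n\ge C$ be an integer. Then $\min(n,N,C)=C$, and Proposition~\ref{prop:lower} gives the claim with $c=\frac1{1500}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
The lower bound is Proposition~\ref{prop:lower}. For the upper bound, let $K=\max(26,K_0)$. By Proposition~\ref{prop:upper} and \eqref{eq:bakaev}, a Ritt operator with constant $C$ on an $N$-dimensional space satisfies $\|T^n\|\le KC\log(1+t)$ for each of $t=n$, $t=N$ and $t=C$, hence for their minimum.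
\end{proof}

\begin{remark}
By \eqref{eq:sum}, adding the identity of an infinite-dimensional Banach space to the operator of Theorem~\ref{thm:A} keeps its Ritt constant and does not decrease the norms of its powers. So \eqref{eq:bakaev} is optimal up to the constant on infinite-dimensional spaces as well.
\end{remark}

\begin{thebibliography}{9}

\bibitem{bakaev}
Bakaev, 2003; the estimate is quoted in \cite{problem}.

\bibitem{problem}
\emph{8. Optimal constant dependence for Ritt-operators}, \texttt{http://aimpl.org/crouzeix/8/}.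

\bibitem{spijker}
M. N. Spijker, \emph{On a conjecture by LeVeque and Trefethen related to the Kreiss matrix theorem}, BIT 31 (1991), 551--555.

\end{thebibliography}
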